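# Gaussian fluctuations of the dilute vortex gas on a torus, down to the critical negative temperature

## 1. Cutting the Green function into cells

**The torus and its Green function.** Let $\mathbb T=\mathbb R^2/L$ be a flat two-dimensional torus, where $L$ is a lattice; let $|\mathbb T|$ be its area and $\ell$ the normalized Lebesgue probability measure. Let $L^*=\{k\in\mathbb R^2: k\cdot v\in\mathbb Z\ \text{for all } v\in L\}$ be the dual lattice (for $L=\mathbb Z^2$ it is $\mathbb Z^2$). The functions $e_k(x)=e^{2\pi i k\cdot x}$, $k\in L^*$, form an orthonormal basis of $L^2(\ell)$, and we write $\hat h_k=\int h\,\overline{e_k}\,d\ell$.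

The zero-mean Green function $G$ of $-\Delta$ is defined by $-\Delta_xG(x,y)=\delta_y(x)-|\mathbb T|^{-1}$ and $\int G(x,y)\,\ell(dx)=0$. It has the form $G(x,y)=\mathcal G(x-y)$ with $\mathcal G$ real and even. Testing the equation against $\overline{e_k}$ gives
$$\hat{\mathcal G}_0=0,\qquad \hat{\mathcal G}_k=g_k:=\frac1{4\pi^2|k|^2|\mathbb T|}\quad(k\neq0).$$
The function $\mathcal G$ is smooth off $0$, and $\mathcal G(z)+\frac1{2\pi}\log|z|$ is bounded near $0$. In particular $\mathcal G\in L^2(\ell)$, and since $|z|^{-c/(2\pi)}$ is integrable in the plane near $0$ when $c<4\pi$,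
$$\sup_x\int e^{c|G(x,y)|}\,\ell(dy)<\infty\qquad\text{if }c<4\pi. \tag{1}$$

**The kernel of one cell.** Let $v_1,v_2$ be a basis of $L$ and $Q_1=\{s_1v_1+s_2v_2:s\in(0,1)^2\}$. Let $g^D$ be the Dirichlet Green function of $-\Delta$ on $Q_1$, with respect to Lebesgue measure, and $v(x)=\int_{Q_1}g^D(x,y)\,dy$, the solution of $-\Delta v=1$ with zero boundary values. The function $v$ is positive and bounded. Put
$$r(x,y)=g^D(x,y)-\frac{v(x)v(y)}{\int v}\quad(x\ne y\text{ in }Q_1),\qquad r(x,x)=0.$$
This is symmetric, and $\int_{Q_1}r(x,y)\,dy=v(x)-v(x)=0$: we have taken the Dirichlet Green function and removed just enough to give it mean zero in each variable.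

We recall domain monotonicity: a larger domain has a larger Dirichlet Green function. The Green function of a disc of radius $\varrho$ with pole at its center $y$ is $\frac1{2\pi}\log\frac{\varrho}{|x-y|}$. Comparing $Q_1$ with the disc of radius $\operatorname{diam}Q_1$ about $y$ gives $0\le g^D(x,y)\le\frac1{2\pi}\log\frac{\operatorname{diam}Q_1}{|x-y|}$. So, with $C_5=(\sup v)^2/\int v$ and a suitable $C_4$, for $x\neq y$,
$$|r(x,y)|\le C_4\big(1+|\log|x-y||\big),\qquad r\ge g^D-C_5\ge-C_5. \tag{2}$$

**Example (the same recipe on an interval).** On $(0,1)$ with $-d^2/dx^2$ one has $g^D(x,y)=\min(x,y)-xy$, $v(x)=\frac12x(1-x)$, $\int v=\frac1{12}$, so $r(x,y)=\min(x,y)-xy-3x(1-x)y(1-y)$. Indeed $\int_0^1r(x,y)\,dy=\frac12x(1-x)-3x(1-x)\cdot\frac16=0$. The kernel takes both signs: $r(\frac12,\frac12)=\frac14-\frac3{16}=\frac1{16}$ by the formula, while $r(\frac1{10},\frac9{10})=0.01-0.0243<0$. It is bounded below by $-(\sup v)^2/\int v=-\frac{12}{64}=-\frac3{16}$.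

**Shifted grids.** Fix an integer $m\ge4$. For $g\in\mathbb T$, the translates $Q_{c,g}$, $c\in\frac1mL/L$, of $m^{-1}\{s_1v_1+s_2v_2:s\in[0,1)^2\}$ by $c+g$ partition $\mathbb T$ into $m^2$ cells of $\ell$-measure $m^{-2}$. For $x,y$ in the interior of $Q_{c,g}$ let
$$r_{c,g}(x,y)=r\big(m(x-c-g),\,m(y-c-g)\big),$$
where $x-c-g$ and $y-c-g$ are lifted to $m^{-1}Q_1$, and let $r_{c,g}=0$ otherwise. Put
$$R^g=\sum_cr_{c,g},\qquad R(x,y)=\int R^g(x,y)\,\ell(dg),\qquad \mathcal S=\mathcal G-\mathcal R,$$
where $\mathcal R$ is the function with $R(x,y)=\mathcal R(x-y)$. Here is why $\mathcal R$ exists. For $x\ne y$ in one cell, the distance of the lifts is at least the torus distance $d(x,y)$, so (2) gives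
$$|R^g(x,y)|\le C_m\big(1+|\log d(x,y)|\big)\quad\text{for all }g, \tag{3}$$
and $R$ is well defined off the diagonal. It is symmetric. Since $R^{g+h}(x+h,y+h)=R^g(x,y)$, averaging over $g$ makes it translation invariant. So $\mathcal R$ is real and even, $\mathcal R\in L^2(\ell)$ by (3), and $\mathcal R\ge-C_5$ by (2). Also $\int R^g(x,y)\,\ell(dy)=0$.

**Lemma 1 (splitting).** For every $m\ge4$: $\hat{\mathcal S}_0=0$, $0\le\hat{\mathcal S}_k=\hat{\mathcal S}_{-k}\le g_k$ for $k\ne0$, and $\sum_k\hat{\mathcal S}_k<\infty$.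

The proof is in Section 7.

**Its purpose.** We shall have $N$ charged particles on $\mathbb T$ interacting through $G$, with strength of order $1/N$ and with like charges attracting. We must bound the partition function uniformly in $N$. The splitting $\mathcal G=\mathcal S+\mathcal R$ separates the two difficulties. The part $\mathcal S$ is smooth enough to be controlled by finitely many Fourier modes, because $\sum\hat{\mathcal S}_k<\infty$, and on those modes it is no stronger than $G$, because $\hat{\mathcal S}_k\le g_k$. The part $R^g$ has the whole logarithmic singularity, but only particles in the same cell see each other. In two dimensions the Dirichlet Green function is scale invariant, so inside each cell we find the same kernel $r$ whatever $m$ is, while only about $N/m^2$ of the $N$ particles are in the cell. Relative to its own population, the coupling of a cell is thus smaller by a factor of order $m^{-2}$, and it is as weak as we like.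

## 2. The vortex gas, its free energy and the fluctuation conjecture

**Definition (prior and Gibbs measure).** Let $P\ne\delta_0$ be a Borel probability measure on $[-1,1]$ with support $K$, normalized by $\max_{\gamma\in K}|\gamma|=1$. Put $\rho_0=\ell\otimes P$ on $\mathbb T\times K$ and $\kappa=\int\gamma^2\,dP>0$. For $N$ point vortices with positions $x_i\in\mathbb T$ and intensities $\gamma_i\in K$, and for $\beta\in\mathbb R$,
$$\mu_{\beta,N}(dx_1d\gamma_1\cdots dx_Nd\gamma_N)=\frac1{Z_{\beta,N}}\exp\Big(-\frac\beta{2N}\sum_{i\ne j}\gamma_i\gamma_jG(x_i,x_j)\Big)\prod_{i=1}^N\ell(dx_i)P(d\gamma_i).$$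

For $\beta>-8\pi$ the constant $Z_{\beta,N}$ is finite for all large $N$. For negative $\beta$ vortices of equal sign attract. For instance, with two vortices and $P=\delta_1$, the exponent is $-\frac\beta2G(x_1,x_2)$, so $Z_{-b,2}=\int e^{\frac b2\mathcal G}\,d\ell$. Near $0$ the integrand is comparable to $|z|^{-b/(4\pi)}$, so this is finite exactly when $b<8\pi$.

**Definition (free energy).** For a probability measure $\rho$ on $\mathbb T\times K$,
$$\mathcal F_\beta(\rho)=H(\rho)+\frac\beta2\mathcal E(\rho),\quad H(\rho)=\int\log\frac{d\rho}{d\rho_0}\,d\rho,\quad \mathcal E(\rho)=\iint\gamma\gamma'G(x,y)\,\rho(dx,d\gamma)\rho(dy,d\gamma'),$$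
with $\mathcal F_\beta(\rho)=+\infty$ if $\rho\not\ll\rho_0$.

If $H(\rho)<\infty$ the energy makes sense: the entropy inequality $\int h\,d\pi\le H(\pi|\pi_0)+\log\int e^h\,d\pi_0$, applied on the product space with $h=c|G|$, $c<4\pi$, gives
$$c\iint|G|\,d\rho\,d\rho\le2H(\rho)+\log\iint e^{c|G|}\,d\rho_0\,d\rho_0<\infty. \tag{4}$$
The critical points of $\mathcal F_\beta$ are the solutions of the mean field equation $\rho(dx,d\gamma)=Z^{-1}\exp\big(-\beta\gamma\int G(x,y)\gamma'\rho(dy,d\gamma')\big)\rho_0(dx,d\gamma)$. The measure $\rho_0$ solves it for every $\beta$, and $\mathcal F_\beta(\rho_0)=0$.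

**Example (a one-mode perturbation).** Take $\rho=(1+\varepsilon\gamma\cos(2\pi k\cdot x))\rho_0$ with $k\neq0$ and $|\varepsilon|<1$. With $\xi=\varepsilon\gamma\cos(2\pi k\cdot x)$, which has $\rho_0$-mean zero, $H(\rho)=\int(1+\xi)\log(1+\xi)\,d\rho_0=\frac12\int\xi^2\,d\rho_0+O(\varepsilon^3)=\frac{\kappa\varepsilon^2}4+O(\varepsilon^3)$. The vorticity density $\int\gamma\,\rho(\cdot,d\gamma)$ is a constant plus $\varepsilon\kappa\cos(2\pi k\cdot x)$, so $\mathcal E(\rho)=2g_k(\varepsilon\kappa/2)^2=\frac12g_k\kappa^2\varepsilon^2$. Hence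
$$\mathcal F_\beta(\rho)=\frac{\kappa\varepsilon^2}4\,(1+\beta\kappa g_k)+O(\varepsilon^3).$$
If $1+\beta\kappa g_k<0$, then $\rho_0$ is not a minimizer.

**Definition (critical value).** $\beta_c=\beta_c(P,\mathbb T)$ is the infimum of those $\beta<0$ such that, for every $\beta'\in(\beta,0)$, $\rho_0=\ell\otimes P$ is the unique minimizer of $\mathcal F_{\beta'}$.

The only known fact that we use is $-8\pi\le\beta_c<0$. Put $b_c=|\beta_c|\le8\pi$. If $\beta\in(\beta_c,0)$, there is an element of the above set below $\beta$, so $\rho_0$ minimizes $\mathcal F_\beta$, and the minimum is $0$. In contrast, if $\beta<\beta_c$, then $\beta$ is not in the set, so for some $\beta''\in(\beta,0)$ the measure $\rho_0$ is not the unique minimizer of $\mathcal F_{\beta''}$.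

**Definition (candidate covariance).** Write $\langle f,h\rangle=\int f\bar h\,d\rho_0$ and $\bar f=\int f\,d\rho_0$ for real test functions $f$. Let $T$ be the bounded self-adjoint operator on $L^2(\rho_0)$
$$(Th)(x,\gamma)=\gamma\int G(x,y)\gamma'h(y,\gamma')\,\rho_0(dy,d\gamma'),$$
and, whenever $I+\beta T$ is invertible, $\Sigma_\beta(f,g)=\langle(I+\beta T)^{-1}(f-\bar f),g-\bar g\rangle$.

We ask whether, above the critical value, the fluctuations of the gas around $\rho_0$ are Gaussian with this covariance. The conjecture, in the formulation considered here, says: for every $\beta\in(\beta_c,0)$ and every $f:\mathbb T\times K\to\mathbb R$ that is jointly continuous together with all its $x$-derivatives,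
$$X_N(f):=\frac1{\sqrt N}\sum_{i=1}^N\big(f(x_i,\gamma_i)-\bar f\big)$$
under $\mu_{\beta,N}$ converges in law to a centered Gaussian with variance $\Sigma_\beta(f,f)$. It is true, and the following two theorems say so.

**Theorem A.** Let $\beta\in(\beta_c,0)$. Then $I+\beta T$ is positive definite and invertible. For every real $f\in L^2(\rho_0)$, under $\mu_{\beta,N}$, $X_N(f)\Longrightarrow\mathcal N(0,\Sigma_\beta(f,f))$, jointly in finitely many $f$'s. If $f$ is bounded, then $E_{\mu_{\beta,N}}e^{sX_N(f)}\to e^{s^2\Sigma_\beta(f,f)/2}$ for all $s\in\mathbb R$. Moreover,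
$$Z_{\beta,N}\to\prod_{k\in L^*\setminus\{0\}}\frac{e^{\beta\kappa g_k/2}}{\sqrt{1+\beta\kappa g_k}}\in(0,\infty),\qquad\sup_{N\ge N_0}H(\mu_{\beta,N}\,|\,\rho_0^{\otimes N})<\infty.$$

**Theorem B.** (a) The conclusions of Theorem A hold for all $\beta\ge0$, hence for all $\beta>\beta_c$. (b) If $-8\pi<\beta<\beta_c$, there are $k\in L^*\setminus\{0\}$ and $f\in\{\gamma\cos(2\pi k\cdot x),\gamma\sin(2\pi k\cdot x)\}$ such that $X_N(f)$ under $\mu_{\beta,N}$ is not tight. So the CLT fails.

Nothing is claimed at $\beta=\beta_c$.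

**Notation for the rest of the notes.** $E$ and $\mathbb P$ refer to $z_i=(x_i,\gamma_i)$ i.i.d. with law $\rho_0$. Put $W_{ij}=\gamma_i\gamma_jG(x_i,x_j)$. A symmetric kernel is called canonical if its integral in one variable vanishes for every value of the other; $W$ is canonical, $E[W_{ij}|z_i]=0$, because $\int G(x,y)\,\ell(dy)=0$. (By contrast $(\gamma,\gamma')\mapsto\gamma\gamma'$ is canonical for $P$ only if $\int\gamma\,dP=0$.) For $b>0$ write $Z_N(b)=Z_{-b,N}=E\exp(\frac b{2N}\sum_{i\ne j}W_{ij})$. Put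
$$A_k=N^{-1/2}\sum_i\gamma_ie_k(x_i),\qquad\text{so}\qquad\frac1N\sum_{i,j}\gamma_i\gamma_je_k(x_i-x_j)=|A_k|^2.$$
Finally $\mathcal G^M=\sum_{0<|k|\le M}g_ke_k$ and $G^M(x,y)=\mathcal G^M(x-y)$. Constants $C$ never depend on $N$.

## 3. The spectrum of $T$ and variances computed by hand

For $k\ne0$ put $\psi_k=\gamma e_k/\sqrt\kappa$. These functions are orthonormal in $L^2(\rho_0)$ and orthogonal to constants, and $T\psi_k=\gamma\cdot\kappa g_ke_k/\sqrt\kappa=\kappa g_k\psi_k$. Expanding $G$ in Fourier series, $Th=\sum_{k\neq0}\kappa g_k\langle h,\psi_k\rangle\psi_k$, so $T=0$ on the orthogonal complement of the $\psi_k$. Therefore, if $\inf_k(1+\beta\kappa g_k)>0$, the operator $I+\beta T$ is positive definite and invertible, and for real $f$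
$$\Sigma_\beta(f,f)=\Big\|(f-\bar f)-\sum_{k\ne0}\langle f,\psi_k\rangle\psi_k\Big\|^2+\sum_{k\ne0}\frac{|\langle f,\psi_k\rangle|^2}{1+\beta\kappa g_k}. \tag{5}$$

We try the easiest cases. If $\beta=0$, then $\mu_{0,N}=\rho_0^{\otimes N}$, $\Sigma_0(f,f)=\|f-\bar f\|^2$, and the statement is the classical CLT. If $f$ depends on $\gamma$ only, then $\langle f,\psi_k\rangle=0$ for all $k\ne0$, and $\Sigma_\beta(f,f)$ is the variance of $f$ under $P$, whatever $\beta$. If $f=\gamma\cos(2\pi k\cdot x)$, then $\bar f=0$, $\langle f,\psi_{\pm k}\rangle=\sqrt\kappa/2$, $\|f\|^2=\kappa/2$, the first term of (5) vanishes, and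
$$\Sigma_\beta(f,f)=\frac{\kappa}{2(1+\beta\kappa g_k)} .$$
For negative $\beta$ the attraction inflates the variance, and the same factor $1+\beta\kappa g_k$ appears as in the expansion of the free energy.

It might seem that the positivity of all the numbers $1+\beta\kappa g_k$ is what matters. It is not a substitute for minimality. On the unit square torus the largest $g_k$ is $\frac1{4\pi^2}$, and $8\pi<4\pi^2\leq4\pi^2/\kappa$, so all these numbers are positive on the whole range $\beta>-8\pi$ and give no information about $\beta_c$ there. We must use the minimality of $\rho_0$ against all competitors, and not only infinitesimal ones.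

## 4. Minimality controls finitely many modes

**Lemma 2.** Let $0<b'<b_c$ and let $\varphi$ be a real trigonometric polynomial on $\mathbb T$ with $\hat\varphi_0=0$. Then
$$\log\int e^{\gamma\varphi(x)}\,d\rho_0\le\frac1{2b'}D(\varphi),\qquad D(\varphi)=\sum_{k\ne0}g_k^{-1}|\hat\varphi_k|^2 .$$
Consequently $b'\kappa g_k\le1$ for all $k\ne0$.

**Proof.** The purpose is to turn "$\rho_0$ minimizes the free energy" into a bound on Laplace transforms, by testing minimality on exponential tilts. Let $\rho=\mathcal Z^{-1}e^{\gamma\varphi}\rho_0$, where $\mathcal Z=\int e^{\gamma\varphi}\,d\rho_0$, and let $s$ be the bounded $\ell$-density of $\int\gamma\,\rho(\cdot,d\gamma)$. Since $\log\frac{d\rho}{d\rho_0}=\gamma\varphi-\log\mathcal Z$,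
$$0\le\mathcal F_{-b'}(\rho)=\int\varphi s\,d\ell-\log\mathcal Z-\frac{b'}2\sum_{k\ne0}g_k|\hat s_k|^2 .$$
By Parseval, and since $\mathrm{Re}(a\bar c)-\frac{b'}2g|c|^2\le\frac{|a|^2}{2b'g}$ for complex $a,c$,
$$\log\mathcal Z\le\sum_{k\ne0}\Big(\mathrm{Re}\,\hat\varphi_k\overline{\hat s_k}-\frac{b'}2g_k|\hat s_k|^2\Big)\le\frac1{2b'}D(\varphi).$$
For $\varphi=\varepsilon\,\mathrm{Re}\,e_k$ the left side is $\frac{\varepsilon^2\kappa}4+O(\varepsilon^3)$, and $\hat\varphi_{\pm k}=\varepsilon/2$ makes the right side $\frac{\varepsilon^2}{4b'g_k}$. Let $\varepsilon\to0$. $\square$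

So, for $0<b<b'<b_c$, we have $b\kappa g_k\le b/b'$ for all $k\neq0$. By Section 3, $I-bT\ge1-b/b'>0$: the first assertion of Theorem A is proved.

**Lemma 3.** Let $0<b<b'<b_c$, let $\Lambda\subset L^*\setminus\{0\}$ be finite with $\Lambda=-\Lambda$, and let $0\le a_k=a_{-k}\le g_k$. Then for all $N$,
$$E\exp\Big(\frac b2\sum_{k\in\Lambda}a_k|A_k|^2\Big)\le(1-b/b')^{-|\Lambda|/2}.$$

**Proof.** The idea is to linearize the square with a Gaussian field, so that the particles become independent and Lemma 2 applies to each. Let $\varphi=\sum_{k\in\Lambda}\sqrt{ba_k}\,\zeta_ke_k$, where $\zeta_{-k}=\overline{\zeta_k}$ and the $\zeta_k$ are standard complex Gaussians ($E|\zeta_k|^2=1$, $E\zeta_k^2=0$), independent for $k$ in a half of $\Lambda$, that is, one of each pair $\pm k$. Then $E\zeta_k\overline{\zeta_l}=\delta_{kl}$ for all $k,l\in\Lambda$, so $\varphi$ is a real Gaussian field with covariance $b\sum_{k\in\Lambda}a_ke_k(x-y)$. Given the particles, $N^{-1/2}\sum_i\gamma_i\varphi(x_i)$ is centered Gaussian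 with variance $b\sum_{k\in\Lambda}a_k|A_k|^2$. By Fubini, then Lemma 2 applied to $\varphi/\sqrt N$,
$$E\,e^{\frac b2\sum_\Lambda a_k|A_k|^2}=E_\varphi\Big(\int e^{\gamma\varphi/\sqrt N}\,d\rho_0\Big)^N\le E_\varphi\,e^{\frac1{2b'}D(\varphi)}\le E\,e^{\frac b{2b'}\sum_\Lambda|\zeta_k|^2},$$
since $D(\varphi)=\sum_\Lambda g_k^{-1}ba_k|\zeta_k|^2\le b\sum_\Lambda|\zeta_k|^2$. Each pair $\pm k$ contributes $E\,e^{\frac b{b'}|\zeta_k|^2}=(1-b/b')^{-1}$, and there are $|\Lambda|/2$ pairs. $\square$

**Example (the gas with one pair of modes).** Replace $G$ by $g_k(e_k+e_{-k})(x-y)$. With $\beta=-b$, the exponent of the Gibbs weight becomes $bg_k(|A_k|^2-\frac1N\sum_i\gamma_i^2)$. Under $\mathbb P$, $A_k/\sqrt\kappa$ converges in law to a standard complex Gaussian $\zeta$ and $\frac1N\sum\gamma_i^2\to\kappa$, so with $t=b\kappa g_k$ the exponent converges in law to $t(|\zeta|^2-1)$. For $0<b<b_c$, Lemma 3 (with a slightly larger $b$) bounds a power larger than $1$ of the weights, so the partition functions converge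 to
$$E\,e^{t(|\zeta|^2-1)}=\int_{\mathbb C}\pi^{-1}e^{-(1-t)|\zeta|^2-t}\,d\zeta=\frac{e^{-t}}{1-t},$$
and under the weighted law $\zeta$ is complex Gaussian with $E|\zeta|^2=\frac1{1-t}$. This is the variance of Section 3. The CLT for the full gas is this computation with all modes together, provided that the weights are uniformly integrable.

## 5. From bounded partition functions to the CLT

**Proposition 4.** For every $b\in(0,b_c)$, $\sup_{N\ge1}Z_N(b)<\infty$.

Its proof takes Sections 6 to 9. First we see that it implies everything in Theorem A. We state the implication for either sign of $\beta$, since we need it again for $\beta>0$.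

**Proposition 5.** Let $\beta\neq0$ and suppose that for some $\lambda>1$ and $N_0$ we have $\inf_{k\ne0}(1+\lambda\beta\kappa g_k)>0$ and $\sup_{N\ge N_0}Z_{\lambda\beta,N}<\infty$. Then all the conclusions of Theorem A hold for $\beta$.

**Theorem A follows.** Let $\beta=-b\in(\beta_c,0)$, choose $b<b'<b''<b_c$ and $\lambda=b'/b$. By Lemma 2, $1+\lambda\beta\kappa g_k=1-b'\kappa g_k\ge1-b'/b''>0$; by Proposition 4, $Z_{\lambda\beta,N}=Z_N(b')$ is bounded.

**Proof of Proposition 5.** Put $U_N=-\frac\beta{2N}\sum_{i\ne j}W_{ij}$, so $d\mu_{\beta,N}=Z_{\beta,N}^{-1}e^{U_N}\,d\rho_0^{\otimes N}$, and $t_k=-\beta\kappa g_k$. Then $\sup_kt_k<1$, $\sup_k\lambda t_k<1$, and $\sum_kt_k^2<\infty$ since $\sum g_k^2=\|\mathcal G\|_{L^2(\ell)}^2$. By Section 3, $I+\beta T$ is positive definite and invertible, and (5) holds. Since $EU_N=0$, Jensen's inequality gives $Z_{\beta,N}\ge1$.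

**Step 1 (joint limit under independence).** The aim is the limit law of the pair $(X_N(f),U_N)$ under $\mathbb P$. Let $f\in L^2(\rho_0)$ be real and
$$U_N^M=-\frac\beta{2N}\sum_{i\ne j}\gamma_i\gamma_jG^M(x_i,x_j)=-\frac\beta2\sum_{0<|k|\le M}g_k\Big(|A_k|^2-\frac1N\sum_i\gamma_i^2\Big).$$
Let $X$, $(\zeta_k)_{k\ne0}$ be jointly centered Gaussian with the covariances of $f-\bar f$, $(\psi_k)$ in $L^2(\rho_0)$: $X$ is real, $\zeta_{-k}=\overline{\zeta_k}$, $EX^2=\|f-\bar f\|^2$, $E\zeta_k\overline{\zeta_l}=\delta_{kl}$ (so $E\zeta_k^2=E\zeta_k\overline{\zeta_{-k}}=0$), and $EX\overline{\zeta_k}=\langle f,\psi_k\rangle=:\hat f_k$. Since $A_k/\sqrt\kappa=N^{-1/2}\sum_i\psi_k(z_i)$, the multivariate CLT (for real and imaginary parts) and the law of large numbers give, for fixed $M$,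
$$(X_N(f),U_N^M)\Rightarrow(X,U^M),\qquad U^M=\frac12\sum_{0<|k|\le M}t_k(|\zeta_k|^2-1).$$
To pass to $M=\infty$, note that $\gamma\gamma'(G-G^M)$ is canonical, so in the square of $\sum_{i\ne j}\gamma_i\gamma_j(G-G^M)(x_i,x_j)$ only the products of a pair with itself (in either order) have nonzero expectation, and
$$E|U_N-U_N^M|^2=\Big(\frac\beta{2N}\Big)^22N(N-1)\,\kappa^2\|\mathcal G-\mathcal G^M\|_{L^2(\ell)}^2\le\frac{\beta^2}2\kappa^2\|\mathcal G-\mathcal G^M\|_{L^2(\ell)}^2,$$
which tends to $0$ as $M\to\infty$, uniformly in $N$. Also $U^M$ converges in $L^2$ to some $U$, because the terms for different pairs $\pm k$ are independent and centered and $\sum t_k^2<\infty$. We now use Theorem 3.2 of Billingsley, Convergence of Probability Measures: if $Y_N^M\Rightarrow Y^M$ as $N\to\infty$, $Y^M\Rightarrow Y$, and $\lim_M\limsup_N\mathbb P(|Y_N^M-Y_N|\ge\epsilon)=0$ for all $\epsilon>0$, then $Y_N\Rightarrow Y$. It gives $(X_N(f),U_N)\Rightarrow(X,U)$.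

**Step 2 (passage to the Gibbs measure).** We want to transfer the limit through the density $e^{U_N}$; this is where bounded partition functions enter. Since $Ee^{\lambda U_N}=Z_{\lambda\beta,N}$ is bounded for $N\ge N_0$ and $\lambda>1$, the family $(e^{U_N})$ is uniformly integrable. Convergence in law together with uniform integrability gives convergence of expectations, so
$$Z_{\beta,N}\to Ee^U,\qquad E_{\mu_{\beta,N}}e^{itX_N(f)}=\frac{E[e^{itX_N(f)+U_N}]}{Z_{\beta,N}}\to\frac{E[e^{itX+U}]}{Ee^U}.$$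

**Step 3 (the Gaussian computation).** We compute this ratio. Let $\mathcal H$ be a half of $L^*\setminus\{0\}$, with one element of each pair $\pm k$. The $(\zeta_k)_{k\in\mathcal H}$ are independent standard circular complex Gaussians. Put $X_2=X-\sum_{k\ne0}\hat f_k\zeta_k$, where the sum converges in $L^2$ by Bessel's inequality. Since $f$ is real, $\hat f_{-k}=\overline{\hat f_k}$, and the sum equals $\sum_{k\in\mathcal H}2\,\mathrm{Re}(\hat f_k\zeta_k)$. So $X_2$ is real and centered Gaussian, and it is uncorrelated with every $\zeta_k$ and with $\overline{\zeta_k}=\zeta_{-k}$; hence it is independent of $(\zeta_k)$. Its variance is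
$$\|f-\bar f\|^2-\sum_{k\ne0}|\hat f_k|^2=\Big\|(f-\bar f)-\sum_{k\ne0}\hat f_k\psi_k\Big\|^2 .$$
Also $U^M=\sum_{k\in\mathcal H,|k|\le M}t_k(|\zeta_k|^2-1)$. The density of $\zeta_k$ is $\pi^{-1}e^{-|\zeta|^2}$, so weighting by $e^{t_k(|\zeta_k|^2-1)}$ produces the mass $e^{-t_k}/(1-t_k)$ and turns $\zeta_k$ into a centered circular Gaussian with $E|\zeta_k|^2=(1-t_k)^{-1}$, under which $2\,\mathrm{Re}(\hat f_k\zeta_k)$ has variance $2|\hat f_k|^2/(1-t_k)$. Modes with $|k|>M$ keep variance $2|\hat f_k|^2$. Since each $k\in\mathcal H$ stands for two modes,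
$$\frac{E[e^{itX+U^M}]}{Ee^{U^M}}=\exp\Big(-\frac{t^2}2\Big[\mathrm{Var}X_2+\sum_{0<|k|\le M}\frac{|\hat f_k|^2}{1-t_k}+\sum_{|k|>M}|\hat f_k|^2\Big]\Big).$$
Now $Ee^{\lambda U^M}=\prod_{k\in\mathcal H,|k|\le M}\frac{e^{-\lambda t_k}}{1-\lambda t_k}$ is bounded in $M$, because $-x-\log(1-x)\le Cx^2$ for $x$ in a bounded interval whose right end is less than $1$, and $\sum t_k^2<\infty$. So the $e^{U^M}$ are uniformly integrable and we may let $M\to\infty$ in numerator and denominator. By (5) the limit is $\exp(-\frac{t^2}2\Sigma_\beta(f,f))$, and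
$$Ee^U=\prod_{k\in\mathcal H}\frac{e^{-t_k}}{1-t_k}=\prod_{k\ne0}\frac{e^{-t_k/2}}{\sqrt{1-t_k}}=\prod_{k\ne0}\frac{e^{\beta\kappa g_k/2}}{\sqrt{1+\beta\kappa g_k}}\in(0,\infty).$$
This proves the CLT and the limit of $Z_{\beta,N}$. Joint convergence for several $f$'s follows by Cramér–Wold.

**Step 4 (exponential moments and entropy).** It remains to treat bounded $f$ and the relative entropy. If $f$ is bounded, Hoeffding's lemma gives $Ee^{sX_N(f)}\le e^{s^2\|f-\bar f\|_\infty^2/2}$ for all real $s$. By Hölder, for $1<\lambda'<\lambda$ and $\frac1r=1-\frac{\lambda'}\lambda$,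
$$E\,e^{\lambda'(sX_N(f)+U_N)}\le\big(Ee^{\lambda U_N}\big)^{\lambda'/\lambda}\big(Ee^{\lambda'rsX_N(f)}\big)^{1/r},$$
which is bounded in $N$. So $e^{sX_N(f)+U_N}$ is uniformly integrable under $\mathbb P$, and $E_{\mu_{\beta,N}}e^{sX_N(f)}$ converges to $E[e^{sX+U}]/Ee^U$, for each real $s$. As this holds for all real $s$, the variables $e^{sX_N(f)}$ are uniformly integrable under $\mu_{\beta,N}$, and with the CLT the limit is $e^{s^2\Sigma_\beta(f,f)/2}$. Finally,
$$H(\mu_{\beta,N}|\rho_0^{\otimes N})=Z_{\beta,N}^{-1}E[U_Ne^{U_N}]-\log Z_{\beta,N}$$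
is bounded above, since $ue^u\le C_\lambda e^{\lambda u}$ for $u\ge0$, $Ee^{\lambda U_N}$ is bounded, and $Z_{\beta,N}\ge1$. $\square$

## 6. How far finitely many modes reach: $Z_N(b)=e^{o(N)}$

To prove Proposition 4, the sensible first attempt is to use Lemma 3 with all modes, $a_k=g_k$ for $0<|k|\le M$, and let $M\to\infty$. It fails because the quantity that Lemma 3 bounds contains the self-interaction: by Jensen, the off-diagonal terms having mean zero,
$$E\exp\Big(\frac b2\sum_{0<|k|\le M}g_k|A_k|^2\Big)\ge\exp\Big(\frac b2\kappa\,\mathcal G^M(0)\Big),\qquad\mathcal G^M(0)=\sum_{0<|k|\le M}g_k\to\infty,$$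
since $\sum|k|^{-2}$ diverges on a planar lattice. We must stop at a finite $M$ and control the rest, $G-G^M$, by some other means. This section does that by interpolation, using an a priori bound on the two-particle density.

Put $\Phi_N(c)=\log Z_N(c)$, extended to all real $c$ by $\Phi_N(c)=\log Ee^{cS}$, where $S=\frac1{2N}\sum_{i\ne j}W_{ij}$.

**Lemma 6.** Let $0<b<8\pi$.

(i) $E\exp\big(\frac b{2N}\sum_{i\ne j}|W_{ij}|\big)\le C_0(b)^{N-1}<\infty$. The function $\Phi_N$ is finite, smooth and convex on $(-8\pi,8\pi)$, with $\Phi_N(0)=\Phi_N'(0)=0$. So on $[0,8\pi)$ it is nonnegative and nondecreasing.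

(ii) There is $N_0(b)$ such that for $N\ge N_0(b)$ the density $u_N$ of the two-particle marginal of $\mu_{-b,N}$ with respect to $\rho_0^{\otimes2}$ satisfies $u_N(z_1,z_2)\le Ce^{\frac bN|G(x_1,x_2)|}$. Consequently, for every $M$ and $N\ge N_0(b)$,
$$\int|G-G^M|\,u_N\,d\rho_0^{\otimes2}\le C\|\mathcal G-\mathcal G^M\|_{L^2(\ell)},$$
with $C$ independent of $N$ and $M$.

**Proof of (i).** The purpose is a crude exponential bound that makes all later differentiations legitimate. With $Y_i=\frac b2\sum_{j\ne i}|W_{ij}|$, Hölder with $N$ equal exponents and exchangeability give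
$$E\prod_ie^{Y_i/N}\le\prod_i(Ee^{Y_i})^{1/N}=Ee^{Y_1}\le\Big(\sup_x\int e^{\frac b2|G(x,y)|}\,\ell(dy)\Big)^{N-1},$$
which is finite by (1), as $b/2<4\pi$. Hence $Ee^{c|S|}<\infty$ for all $c<8\pi$, so $c\mapsto Ee^{cS}$ is finite, positive and real-analytic on $(-8\pi,8\pi)$, with derivatives obtained under $E$. Its logarithm is convex by Hölder, and $\Phi_N'(0)=ES=0$. A convex function with $\Phi_N(0)=\Phi'_N(0)=0$ is nonnegative, and nondecreasing on $[0,8\pi)$.

**Proof of (ii).** We integrate out all particles but two, and we must show that the attraction by the others costs only a constant. Let $b_1=\frac{b+8\pi}2$ and $b_2=\frac{b_1+8\pi}2$. By convexity and (i), $\Phi_N'(b_1)\le\frac{\Phi_N(b_2)-\Phi_N(b_1)}{b_2-b_1}\le\frac{\Phi_N(b_2)}{b_2-b_1}\le CN$. Let $q_1=N/8$ and $p_1=N/(N-8)$, so $\frac1{p_1}+\frac1{q_1}=1$, with $N\ge16$ so large that $p_1b\le b_1$. Then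
$$u_N=\frac{e^{\frac bNW_{12}}}{Z_N(b)}E_{3,\dots,N}\Big[e^{\frac bN\sum_{j\ge3}(W_{1j}+W_{2j})}\,e^{\frac b{2N}\sum_{3\le i\ne j}W_{ij}}\Big],$$
and by Hölder, with $q_1\cdot\frac bN=\frac b8$ and independence given $z_1,z_2$, this is at most
$$\frac{e^{\frac bNW_{12}}}{Z_N(b)}\prod_{j\ge3}\Big(E_je^{\frac b8(W_{1j}+W_{2j})}\Big)^{8/N}\Big(E\,e^{\frac{p_1b}{2N}\sum_{3\le i\ne j}W_{ij}}\Big)^{1/p_1}.$$
By Cauchy–Schwarz each $E_j$ is at most $\sup_x\int e^{\frac b4|G(x,y)|}\,\ell(dy)$, a number $\ge1$, finite by (1). So the product is at most its eighth power. For the last factor, if $c<8\pi$ then $E\,e^{\frac c{2N}\sum_{3\le i\ne j}W_{ij}}\le Z_N(c)$: apply Jensen conditionally on $z_3,\dots,z_N$, the terms with $z_1$ or $z_2$ having conditional mean $0$. As $Z_N\ge1$, the last factor is at most $Z_N(p_1b)$. Finally, by convexity,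
$$\log\frac{Z_N(p_1b)}{Z_N(b)}\le(p_1-1)\,b\,\Phi_N'(b_1)\le\frac{8b}{N-8}\,CN\le C.$$
This proves the bound on $u_N$. For the last claim, by Cauchy–Schwarz $\int|G-G^M|e^{\frac bN|G|}\,d\rho_0^{\otimes2}\le\|\mathcal G-\mathcal G^M\|_{L^2(\ell)}\big(\int e^{\frac{2b}N|\mathcal G|}\,d\ell\big)^{1/2}$, and $2b/N\le\pi$, so (1) applies. $\square$

**Lemma 7.** For $0<b<b_c$, $\limsup_N\frac1N\log Z_N(b)\le0$.

**Proof.** We interpolate from $G^M$, which Lemma 3 controls, to $G$. Let
$$\chi(s)=\log E\exp\Big(\frac b{2N}\sum_{i\ne j}\gamma_i\gamma_j\big[(1-s)G^M+sG\big](x_i,x_j)\Big).$$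
Choose $\epsilon>0$ with $(1+\epsilon)b<8\pi$. For $s\in(-\epsilon,1+\epsilon)$ the kernel is bounded in absolute value by $(1+\epsilon)|G|+C_M$, so by Lemma 6(i) $\chi$ is finite there, and smooth and convex as in that lemma. So $\log Z_N(b)=\chi(1)\le\chi(0)+\chi'(1)$. The derivative at $1$ is an expectation under $\mu_{-b,N}$, and for $N\ge N_0(b)$ Lemma 6(ii) gives
$$\chi'(1)=\frac{b(N-1)}2\int\gamma_1\gamma_2(G-G^M)u_N\,d\rho_0^{\otimes2}\le CN\|\mathcal G-\mathcal G^M\|_{L^2(\ell)}.$$
Adding the nonnegative diagonal terms $\frac b{2N}\sum_i\gamma_i^2\mathcal G^M(0)$ in $\chi(0)$ and using Lemma 3 with $a_k=g_k$, $\chi(0)\le C(M)$. Let $N\to\infty$, then $M\to\infty$. $\square$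

**Where this stops.** Let $M$ depend on $N$. Lemma 3 costs $\chi(0)\le C\,|\{0<|k|\le M\}|$, which is of order $M^2$, and the remainder costs $CN\|\mathcal G-\mathcal G^M\|_{L^2}$, where $\|\mathcal G-\mathcal G^M\|_{L^2}^2=\sum_{|k|>M}g_k^2$ is of order $M^{-2}$. The total $M^2+N/M$ is smallest for $M$ of order $N^{1/3}$, and this argument gives $Z_N(b)\le e^{CN^{2/3}}$ and no better, whereas Proposition 5 requires a bound independent of $N$. Lemma 7 will still be valuable: it controls the Gibbs weight on events of exponentially small probability.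

For a bounded result, the remainder must be treated by its fluctuations and not by its size. The tool is Lemma 8 below, which applies to canonical kernels with $\int e^{16\alpha|w|}\,d\nu\le2$. It cannot be applied to $G-G^M$ with $\alpha=b$: for $P=\delta_1$, $e^{16b|G-G^M|}$ has singularity $|z|^{-8b/\pi}$, which is not integrable once $b\ge\pi/4$, whatever $M$. The remainder must be made weak, not only small in $L^2$, and this is what $R^g$ of Section 1 achieves: the singularity is left as it is, but only $O(N/m^2)$ particles feel it together. The price is that what is left, $\mathcal S$, must still satisfy the hypothesis $a_k\le g_k$ of Lemma 3 and leave a summable tail. This is Lemma 1.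

## 7. Proof of the splitting lemma

The first assertion is immediate: $\hat{\mathcal R}_0=0$ since $\int_{Q_1}r(x,y)\,dy=0$, so $\hat{\mathcal S}_0=0$. Since $\mathcal S$ is real and even, $\hat{\mathcal S}_k=\hat{\mathcal S}_{-k}\in\mathbb R$. Fix $k\ne0$, $g\in\mathbb T$, put $h=e_k$ and $\xi(x)=\int R^g(x,y)h(y)\,dy$ (Lebesgue measure).

**Step 1 (what $\xi$ is).** The aim is to recognize $\xi$ as a solution of a Dirichlet problem in each cell. In two dimensions the Dirichlet Green function of $m^{-1}Q_1$ is $g^D(m\cdot,m\cdot)$. The corresponding torsion function is $v_{\rm cell}(x)=m^{-2}v(mx)$, with $\int v_{\rm cell}=m^{-4}\int v$, so $v_{\rm cell}\otimes v_{\rm cell}/\int v_{\rm cell}=(v\otimes v/\int v)(m\cdot,m\cdot)$. Thus on each cell $\xi$ is the Dirichlet solution with right side $h$ minus a constant multiple of $v_{\rm cell}$, the Dirichlet solution with right side $1$. For bounded right sides these Green potentials are the weak solutions in $H_0^1(\text{cell})$. Hence $\xi\in H_0^1(\text{cell})$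 and $-\Delta\xi=h-\text{const}$ weakly in the cell, with a constant that depends on the cell. Moreover $\int_{\rm cell}\xi\,dx=0$, by symmetry of $r$ and $\int r(x,y)\,dy=0$. On each cell $\xi$ is an $H^1$-limit of smooth functions compactly supported in the interior. Extending these by zero and summing over the finitely many cells, we see that $\xi\in H^1(\mathbb T)$, with gradient equal to the cellwise gradient.

**Step 2 (the form bounds $0\le\hat{\mathcal R}_k\le g_k$).** The aim is to compare the quadratic forms of $R^g$ and $G$. Test the equation in each cell with $\bar\xi$. As $\int_{\rm cell}\bar\xi=0$, the constants drop out, and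
$$\int_{\mathbb T}|\nabla\xi|^2\,dx=\int h\bar\xi\,dx .$$
The left side is real, so $\iint R^g(x,y)\overline{h(x)}h(y)\,dx\,dy=\int\bar h\xi\,dx=\int|\nabla\xi|^2\,dx\ge0$. Let $\Psi=\int G(\cdot,y)h(y)\,dy$. Since $h$ has mean zero, $-\Delta\Psi=h$ on $\mathbb T$. As $\xi\in H^1(\mathbb T)$, it is a test function for this equation: $\int|\nabla\xi|^2=\int h\bar\xi=\int\nabla\Psi\cdot\nabla\bar\xi$. By Cauchy–Schwarz
$$\int|\nabla\xi|^2\,dx\le\int|\nabla\Psi|^2\,dx=\iint G(x,y)\overline{h(x)}h(y)\,dx\,dy .$$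
Average over $g$ (Fubini is justified by (3)) and divide by $|\mathbb T|^2$: the two forms become $\hat{\mathcal R}_k$ and $g_k$, so $0\le\hat{\mathcal R}_k\le g_k$. Therefore $0\le\hat{\mathcal S}_k\le g_k$.

**Step 3 (an upper bound for $\mathcal S$).** The aim is to show that $\mathcal R$ contains the full singularity of $\mathcal G$. If $g$ is uniform, the rescaled position $\omega$ of a point $y$ in its cell is uniform on $Q_1$. Representatives of points of $\mathbb T$ in $m^{-1}(Q_1-Q_1)$ are unique since $m\ge4$. So for $|z|$ small, $y+z$ is in the interior of the cell of $y$ exactly when $\omega+mz\in Q_1$ (up to null sets of $\omega$), and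
$$\mathcal R(z)=\frac1{|Q_1|}\int_{Q_1}\mathbf 1[\omega+mz\in Q_1]\,r(\omega+mz,\omega)\,d\omega .$$
With $\delta(\omega)=\mathrm{dist}(\omega,\partial Q_1)$, comparison with the disc of radius $\delta(\omega)$ about $\omega$, which lies in $Q_1$, gives $g^D(x,\omega)\ge\frac1{2\pi}\log\frac{\delta(\omega)}{|x-\omega|}$ if $|x-\omega|<\delta(\omega)$. Also $g^D\ge0$. By (2) and $\log^+\ge\log$,
$$\mathcal R(z)\ge\frac1{2\pi|Q_1|}\int_{Q_1}\log^+\frac{\delta(\omega)}{m|z|}\,d\omega-C_5\ge\frac1{2\pi}\log\frac1{|z|}-\frac{\log m}{2\pi}+\frac1{2\pi|Q_1|}\int_{Q_1}\log\delta(\omega)\,d\omega-C_5 .$$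
The last integral is finite, because $|\{\omega\in Q_1:\delta(\omega)<t\}|\le Ct$. So $\mathcal R(z)\ge\frac1{2\pi}\log\frac1{|z|}-C_m$ near $0$. Away from $0$, $\mathcal G$ is bounded and $\mathcal R\ge-C_5$. Hence $\mathcal S\le C_m'$ off $0$.

**Step 4 (summability).** A function with nonnegative coefficients that is bounded above has summable coefficients; here is why. The heat kernel $p_t=\sum_ke^{-4\pi^2t|k|^2}e_k$ is nonnegative with $\int p_t\,d\ell=1$. By Parseval
$$\sum_k\hat{\mathcal S}_ke^{-4\pi^2t|k|^2}=\int\mathcal S\,p_t\,d\ell\le C_m'.$$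
All terms are nonnegative; let $t\downarrow0$ and use monotone convergence. $\square$

**The energy of a configuration.** By Lemma 1, $\mathcal S(z)=\sum_k\hat{\mathcal S}_ke_k(z)$ for almost every $z$, with an absolutely convergent series; put $\mathcal S(0):=\sum_k\hat{\mathcal S}_k\in[0,\infty)$. Since $x_i-x_j$ has law $\ell$ under $\mathbb P$ for $i\ne j$, almost surely
$$\frac1N\sum_{i\ne j}W_{ij}=\sum_k\hat{\mathcal S}_k|A_k|^2-\frac{\mathcal S(0)}N\sum_i\gamma_i^2+\int\ell(dg)\,\frac1N\sum_{i\ne j}\gamma_i\gamma_jR^g(x_i,x_j). \tag{6}$$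
The diagonal term, which was infinite for $G$, is now the bounded quantity $\mathcal S(0)\frac1N\sum_i\gamma_i^2$.

## 8. Weakly coupled canonical kernels, and many cells at once

We shall use McDiarmid's inequality: if changing the $j$-th of independent variables changes $F$ by at most $c_j$, then $\mathbb P(F-EF\ge t)\le\exp(-2t^2/\sum_jc_j^2)$.

**Lemma 8.** Let $Z_1,Z_2,\dots$ be i.i.d. with law $\nu$, let $w$ be real, symmetric, measurable, with $\int w(z,z')\,\nu(dz')=0$ for all $z$, let $\alpha>0$, and suppose $\sup_z\int e^{16\alpha|w(z,z')|}\,\nu(dz')\le2$. Then for all $n\ge1$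
$$E\exp\Big(\pm\frac\alpha{2n}\sum_{i\ne j\le n}w(Z_i,Z_j)\Big)\le4 .$$

**Proof.** The hypothesis is symmetric under $w\to-w$, so take the sign $+$. Write $w_{ij}=w(Z_i,Z_j)$.

**Step 1 (decoupling).** We replace the double sum by one between two disjoint groups, which are independent. Let $I$ be a uniformly random subset of $\{1,\dots,n\}$ and $J=I^c$. A given ordered pair $i\ne j$ has $i\in I$, $j\in J$ with probability $\frac14$, so $\sum_{i\ne j}w_{ij}=4E_I\sum_{i\in I,j\in J}w_{ij}$. By Jensen it suffices to bound $E\exp(\frac{2\alpha}n\sum_{i\in I,j\in J}w_{ij})$ for fixed $I$. If $I$ or $J$ is empty this is $1$; assume neither is.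

**Step 2 (integrating out the first group).** We condition on $(Z_j)_{j\in J}$ and gain a square from the mean-zero property. Let $V(z)=\frac{2\alpha}n\sum_{j\in J}w(z,Z_j)$, so $\int V\,d\nu=0$. Since $|J|\le n$, $2|V(z)|$ is at most the average over $j\in J$ of $4\alpha|w(z,Z_j)|$, and convexity gives $\int e^{2|V|}\,d\nu\le\max_j\int e^{4\alpha|w(z,Z_j)|}\,\nu(dz)\le2$. From $e^x\le1+x+\frac{x^2}2e^{|x|}$ and Cauchy–Schwarz,
$$\int e^V\,d\nu\le1+\frac12\|V\|_{L^4(\nu)}^2\sqrt2\le\exp\big(\|V\|_{L^4(\nu)}^2\big).$$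
Since $|I|\le n$, the conditional expectation is at most
$$\exp\big(n\|V\|_{L^4(\nu)}^2\big)=\exp\Big(\frac anF^2\Big),\qquad a=4\alpha^2,\quad F=\Big\|\sum_{j\in J}w(\cdot,Z_j)\Big\|_{L^4(\nu)} .$$

**Step 3 (size and concentration of $F$).** We show that $F$ is of order $\sqrt n$ with Gaussian tails on that scale. Let $B=\sup_z\|w(\cdot,z)\|_{L^4(\nu)}$; if $B=0$ then $F=0$ and we are done. From $x^4/24\le e^x-1$ for $x\ge0$ and the hypothesis, $(16\alpha B)^4\le24$, whence
$$aB^2=\frac{4(16\alpha B)^2}{256}\le\frac{4\sqrt{24}}{256}\le\frac18 .$$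
Let $l=|J|\le n$. For fixed $z$ the variables $w(z,Z_j)$ are independent and centered, so expanding the fourth power leaves $l$ terms $Ew^4$ and $3l(l-1)$ terms $(Ew^2)^2\le Ew^4$. Integrating over $z$, $EF^4\le(l+3l(l-1))B^4\le3l^2B^4$, so $(EF)^2\le\sqrt3\,lB^2\le2nB^2$. Changing one $Z_j$ changes $F$ by at most $2B$, so McDiarmid's inequality gives $\mathbb P(F-EF\ge t)\le e^{-2t^2/(4lB^2)}\le e^{-t^2/(2nB^2)}$.

**Step 4 (the exponential moment).** It remains to integrate. Since $F\ge0$, $F^2\le2(EF)^2+2(F-EF)_+^2$, and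
$$E\,e^{\frac anF^2}\le e^{4aB^2}\Big(1+\int_0^\infty\frac{4at}n\,e^{\frac{2at^2}n-\frac{t^2}{2nB^2}}\,dt\Big).$$
As $2a\le\frac1{4B^2}$, the exponent is at most $-\frac{t^2}{4nB^2}$, so the bracket is at most $1+\frac{4a}n\cdot2nB^2=1+8aB^2\le2$, and the whole is at most $2e^{1/2}\le4$. $\square$

**The constant $\alpha_0$.** By (2),
$$\sup_{\omega\in Q_1}\frac1{|Q_1|}\int_{Q_1}\big(e^{16\alpha|r(\omega,\omega')|}-1\big)\,d\omega'\le\frac1{|Q_1|}\int_{|y|\le\operatorname{diam}Q_1}\big(e^{16\alpha C_4(1+|\log|y||)}-1\big)\,dy\to0\quad(\alpha\downarrow0)$$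
by dominated convergence. Fix $\alpha_0=\alpha_0(L)>0$ such that the left side is at most $1$ for $0<\alpha\le\alpha_0$. It does not depend on $m$.

**The event of balanced cells.** Let $n_{c,g}$ be the number of particles in $Q_{c,g}$ and
$$A=\{n_{c,0}\le2N/m^2\ \text{for all }c\},\qquad\mathbb P(A^c)\le m^2e^{-2N/m^4} \tag{7}$$
by Hoeffding's inequality, as $En_{c,0}=N/m^2$. In the coordinates $s_1,s_2$ a cell $Q_{c,g}$ is a product of two half-open arcs of length $\frac1m$, and each meets at most two arcs of the grid $g=0$. So $Q_{c,g}$ is covered by at most four cells of the grid $g=0$, and on $A$ we have $n_{c,g}\le8N/m^2$ for all $c,g$.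

**Lemma 9.** If $\theta>0$ and $8\theta/m^2\le\alpha_0$, then for all $N$, with either sign,
$$E\Big[\mathbf 1_A\exp\Big(\pm\frac\theta2\int\ell(dg)\,\frac1N\sum_{i\ne j}\gamma_i\gamma_jR^g(x_i,x_j)\Big)\Big]\le4^{m^2}.$$

**Proof.** The goal is to reduce to one grid, then to one cell, where Lemma 8 applies. By Jensen in $g$ it suffices to bound, for fixed $g$,
$$E\Big[\mathbf 1\{n_{c,g}\le8N/m^2\ \forall c\}\exp\Big(\pm\frac\theta{2N}\sum_{i\ne j}\gamma_i\gamma_jR^g(x_i,x_j)\Big)\Big].$$
The indicator depends only on the cell labels of the particles. Given all labels, the $z_i$ are independent, with $x_i$ uniform in its cell and $\gamma_i\sim P$ independent of $x_i$, and different cells do not interact. In a cell with $n=n_{c,g}\ge1$ particles the exponent is $\pm\frac\alpha{2n}\sum_{i\ne j}w(z_i,z_j)$, the sum being over the particles in the cell, with $w=\gamma\gamma'r_{c,g}$ and $\alpha=\theta n/N\le8\theta/m^2\le\alpha_0$. This $w$ is canonical for the uniform law on the cell times $P$, because $r$ has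 mean zero in each variable, and $|w|\le|r_{c,g}|$. After rescaling the cell to $Q_1$, the choice of $\alpha_0$ gives $\sup_z\int e^{16\alpha|w|}\,d\nu\le2$. By Lemma 8 each of the $m^2$ cells contributes a factor of at most $4$. $\square$

## 9. The uniform bound on the partition function

**Proof of Proposition 4.** Each $Z_N(b)$ is finite by Lemma 6(i), so we may take $N$ large.

**Step 1 (choice of parameters).** The order of the choices matters: first exponents, then the grid, then the cutoff. Choose $b<b'<b_c$, then $p>1$ with $pb<b'$, then $q$ with $\frac1p+\frac2q=1$. Choose $m\ge4$ with $8qb/m^2\le\alpha_0$; this fixes $\mathcal S$. Choose $M$ with $s_M:=\sum_{|k|>M}\hat{\mathcal S}_k$ satisfying $qbs_M\le\frac14$, which is possible by Lemma 1.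

**Step 2 (balanced configurations).** We bound the part of $Z_N(b)$ on $A$. By (6), dropping the nonpositive diagonal term, and Hölder, $E[\mathbf 1_Ae^{\frac b{2N}\sum_{i\ne j}W_{ij}}]$ is at most
$$\Big(E\,e^{\frac{pb}2\sum_{|k|\le M}\hat{\mathcal S}_k|A_k|^2}\Big)^{\frac1p}\Big(E\,e^{\frac{qb}2\sum_{|k|>M}\hat{\mathcal S}_k|A_k|^2}\Big)^{\frac1q}\Big(E\,\mathbf 1_Ae^{\frac{qb}2\int\ell(dg)\frac1N\sum_{i\ne j}\gamma_i\gamma_jR^g(x_i,x_j)}\Big)^{\frac1q}.$$
The first factor is bounded in $N$ by Lemma 3 with $pb$ in place of $b$, since $\hat{\mathcal S}_0=0$, $0\le\hat{\mathcal S}_k\le g_k$ and $pb<b'<b_c$. It is the only factor in which minimality is used, and the exponent $p$ can be as close to $1$ as we need.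

For the second factor, if $s_M=0$ it is $1$. Otherwise Jensen with the weights $\hat{\mathcal S}_k/s_M$ and $\frac12qbs_M\le\frac18$ bounds the expectation by $\sup_{k\ne0}E\,e^{\frac18|A_k|^2}$. By Cauchy–Schwarz this is at most $\sup_{k\ne0}\max\big(E\,e^{\frac14(\mathrm{Re}A_k)^2},E\,e^{\frac14(\mathrm{Im}A_k)^2}\big)$. As $\mathrm{Re}A_k$ is $N^{-1/2}$ times a sum of independent centered variables in $[-1,1]$, Hoeffding's inequality gives $\mathbb P(|\mathrm{Re}A_k|\ge t)\le2e^{-t^2/2}$, and likewise for $\mathrm{Im}A_k$. So each expectation is at most $1+\int_0^\infty\frac t2e^{t^2/4}\,2e^{-t^2/2}\,dt=1+\int_0^\infty te^{-t^2/4}\,dt=3$.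

The third factor is at most $4^{m^2/q}$ by Lemma 9 with $\theta=qb$. Hence $E[\mathbf 1_Ae^{\frac b{2N}\sum_{i\neq j}W_{ij}}]\le C$.

**Step 3 (unbalanced configurations).** Here the subexponential bound suffices, because $A^c$ is exponentially unlikely. By Hölder, Lemma 7 at $b'$, and (7),
$$E\big[\mathbf 1_{A^c}e^{\frac b{2N}\sum_{i\ne j}W_{ij}}\big]\le Z_N(b')^{b/b'}\,\mathbb P(A^c)^{1-b/b'}\le e^{o(N)-cN}\to0,$$
with $c=c(m,b,b')>0$. $\square$

With Proposition 5 this completes the proof of Theorem A.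

## 10. Positive temperatures

**Proof of Theorem B(a).** The case $\beta=0$ is the classical CLT, with bounded $f$ handled by Hoeffding's lemma as in Step 4 of Section 5; here $Z_{0,N}=1$ and the entropy is $0$. Let $\beta>0$. The hypothesis $\inf_k(1+\lambda\beta\kappa g_k)>0$ of Proposition 5 holds with $\lambda=2$. So it suffices to show $\sup_{N\ge N_0(\beta)}Z_{\beta,N}<\infty$ for every $\beta>0$ and to use this at $2\beta$. Now opposite vortices attract, $\beta$ is arbitrary, and Lemma 6(i) is not available for large $\beta$. A polynomial bound replaces Lemma 7.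

**Lemma 10.** For every $\beta>0$ there is $C$ such that $Z_{\beta,N}\le C(CN)^{\beta/(2\pi)}$ for all $N\ge\max(2,\beta/(2\pi))$.

**Proof.**

**Step 1 (smearing the charges).** The purpose is to bound the energy below by nearest-neighbor distances, using that the energy of a smeared charge distribution is nonnegative. Let $d_i=\min_{j\ne i}d(x_i,x_j)$, which is positive almost surely, and $r_i=\min(d_i/2,r_0)$, where $r_0\le1$ is fixed and so small that discs of radius $2r_0$ embed in $\mathbb T$ and $\mathcal G(z)+\frac1{2\pi}\log|z|$ is bounded for $|z|\le2r_0$. Let $\eta_i$ be the uniform probability on the circle of radius $r_i$ about $x_i$. The open discs $B(x_i,r_i)$ are disjoint, since $r_i+r_j\le d(x_i,x_j)$.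

Off the diagonal $\Delta_xG=|\mathbb T|^{-1}$, and the average over a circle of radius $\varrho$ of a function with constant Laplacian $c$ on the disc exceeds the central value by $c\varrho^2/4$. So $\int G(w,y)\,\eta_i(dw)=G(x_i,y)+\frac{r_i^2}{4|\mathbb T|}$ if $d(x_i,y)>r_i$, and also if $d(x_i,y)=r_i$, by continuity of the potential of $\eta_i$. For $i\ne j$, points $y$ of the circle about $x_j$ have $d(x_i,y)\ge d(x_i,x_j)-r_j\ge r_i$, so integrating over $\eta_j$ and using the formula once more,
$$\iint G\,d\eta_i\,d\eta_j=G(x_i,x_j)+\frac{r_i^2+r_j^2}{4|\mathbb T|} .$$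
Also $\iint G\,d\eta_i\,d\eta_i=\frac1{2\pi}\log\frac1{r_i}+O(1)$, because the average of $\log|x-y|$ over $y$ in a circle of radius $r_i$, for $x$ on the same circle, is $\log r_i$.

Let $\sigma=\sum_i\gamma_i\eta_i$. Its potential $\int G(\cdot,y)\,\sigma(dy)$ is continuous, so its heat evolution at time $t$ converges to it uniformly as $t\downarrow0$. Integrating against $\sigma$,
$$\iint G\,d\sigma\,d\sigma=\lim_{t\downarrow0}\sum_{k\ne0}g_ke^{-4\pi^2t|k|^2}\Big|\int\overline{e_k}\,d\sigma\Big|^2\ge0 .$$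
Expand the left side. As $|\gamma_i|\le1$ and $\log\frac1{r_i}\ge0$,
$$-\sum_{i\ne j}W_{ij}\le\sum_i\Big(\frac1{2\pi}\log\frac1{r_i}+C\Big)+\frac N{2|\mathbb T|}\sum_ir_i^2\le\frac1{2\pi}\sum_i\log\frac1{r_i}+CN,$$
since the discs are disjoint and so $\sum_i\pi r_i^2\le|\mathbb T|$. As $\mathbb T$ has finite diameter, $r_i\ge cd_i$ for some $c>0$, and $e^{-\frac\beta{2N}\sum_{i\ne j}W_{ij}}\le C\prod_id_i^{-\beta/(4\pi N)}$. For $N\ge\beta/(2\pi)$, Jensen's inequality for the concave power $\frac\beta{2\pi N}\le1$ gives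
$$Z_{\beta,N}\le C\Big(E\prod_id_i^{-1/2}\Big)^{\beta/(2\pi N)} .$$

**Step 2 (nearest-neighbor graphs).** It remains to show $E\prod_id_i^{-1/2}\le(CN)^N$. Almost surely all pairwise distances differ, so the nearest-neighbor map $\tau$ is well defined. It has only cycles of length $2$: the distances $d(x_i,x_{\tau(i)})$ are nonincreasing along $\tau$, hence constant on a cycle, hence realized by a single pair. So
$$\prod_id_i^{-1/2}\le\sum_\tau\prod_id(x_i,x_{\tau(i)})^{-1/2},$$
the sum being over fixed-point-free maps $\tau$ of $\{1,\dots,N\}$ all of whose cycles have length $2$. For each such $\tau$ integrate first the leaves, that is, the points not in the image of $\tau$, and continue successively; each contributes at most $\sup_y\int d(x,y)^{-1/2}\,\ell(dx)<\infty$. What remains are the $2$-cycles; each contributes at most $\sup_y\int d(x,y)^{-1}\,\ell(dx)<\infty$. So each term is at most $C^N$, and there are at most $N^N$ maps. Raising $(CN)^N$ to the power $\frac\beta{2\pi N}$ proves the lemma. $\square$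

**The uniform bound for $\beta>0$.** Take $m\ge4$ with $8\beta/m^2\le\alpha_0$. The purpose of the splitting is now easier to meet, because the smooth part has the good sign. By (6) and $\hat{\mathcal S}_k\ge0$,
$$-\frac\beta{2N}\sum_{i\ne j}W_{ij}\le\frac\beta2\mathcal S(0)-\frac\beta2\int\ell(dg)\,\frac1N\sum_{i\ne j}\gamma_i\gamma_jR^g(x_i,x_j).$$
So Lemma 9 with the minus sign and $\theta=\beta$ gives $E[\mathbf 1_Ae^{-\frac\beta{2N}\sum_{i\neq j} W_{ij}}]\le e^{\beta\mathcal S(0)/2}4^{m^2}$. On $A^c$, Cauchy–Schwarz gives $E[\mathbf 1_{A^c}e^{-\frac\beta{2N}\sum_{i\neq j} W_{ij}}]\le Z_{2\beta,N}^{1/2}\,\mathbb P(A^c)^{1/2}\to0$, by Lemma 10 at $2\beta$ and (7). $\blacksquare$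

## 11. Loss of tightness below $\beta_c$

**Proof of Theorem B(b).** Let $b=-\beta\in(b_c,8\pi)$.

**Step 1 (a better competitor).** We look for a measure of negative free energy. By the definition of $\beta_c$ (Section 2) there is $b''\in(0,b)$ such that $\rho_0$ is not the unique minimizer of $\mathcal F_{-b''}$, so there is $\rho\ne\rho_0$ with $\mathcal F_{-b''}(\rho)\le\mathcal F_{-b''}(\rho_0)=0$. Here $0<H(\rho)<\infty$, the energy $\mathcal E(\rho)$ is well defined by (4), and $H(\rho)\le\frac{b''}2\mathcal E(\rho)$ forces $\mathcal E(\rho)>0$. So $\mathcal F_{-b}(\rho)<\mathcal F_{-b''}(\rho)\le0$.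

**Step 2 (the partition function grows exponentially).** Test with independent particles of law $\rho$. By Jensen,
$$\Phi_N(b)\ge E_{\rho^{\otimes N}}\Big[\frac b{2N}\sum_{i\ne j}W_{ij}\Big]-NH(\rho)=\frac{b(N-1)}2\mathcal E(\rho)-NH(\rho)=-N\mathcal F_{-b}(\rho)-\frac b2\mathcal E(\rho)\ge cN$$
for $N$ large, with $c>0$.

**Step 3 (a macroscopic mode).** We convert this into a large Fourier mode. By convexity and $\Phi_N(0)=0$ (Lemma 6(i)),
$$\frac{N-1}2\int\gamma_1\gamma_2G\,u_N\,d\rho_0^{\otimes2}=\Phi_N'(b)\ge\frac{\Phi_N(b)}b\ge\frac{cN}b,$$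
so $\int\gamma_1\gamma_2G\,u_N\,d\rho_0^{\otimes2}\ge2c/b$. Lemma 6(ii) holds for all $b<8\pi$, so we can choose $M$ such that $\int\gamma_1\gamma_2G^Mu_N\,d\rho_0^{\otimes2}\ge c/b$ for all large $N$. But
$$\int\gamma_1\gamma_2G^Mu_N\,d\rho_0^{\otimes2}=\frac1{N-1}E_{\mu_{\beta,N}}\sum_{0<|k|\le M}g_k\Big(|A_k|^2-\frac1N\sum_i\gamma_i^2\Big)\le\frac N{N-1}\sum_{0<|k|\le M}g_k\,E_{\mu_{\beta,N}}\frac{|A_k|^2}N .$$
The set of $k$ is finite, so for some fixed $k$, some $\epsilon'>0$ and infinitely many $N$ we have $E_{\mu_{\beta,N}}|A_k|^2/N\ge2\epsilon'$.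

**Step 4 (no tightness).** Since $|A_k|^2/N\le1$, the last bound gives $\mu_{\beta,N}(|A_k|^2\ge\epsilon'N)\ge\epsilon'$ for infinitely many $N$. With $\epsilon=\min(\epsilon',\sqrt{\epsilon'})$ this says $\mu_{\beta,N}(|A_k|\ge\epsilon\sqrt N)\ge\epsilon$ for infinitely many $N$. Now $\gamma\cos(2\pi k\cdot x)$ and $\gamma\sin(2\pi k\cdot x)$ have $\rho_0$-mean zero, so $X_N(\gamma\cos2\pi k\cdot x)=\mathrm{Re}A_k$ and $X_N(\gamma\sin2\pi k\cdot x)=\mathrm{Im}A_k$. These cannot both be tight. $\blacksquare$
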